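\title{Groups of order $p^k$ with center of order $p$ are rare}

\begin{abstract}
For a prime $p$ let $\operatorname{gnu}(p^k)$ be the number of isomorphism classes of groups of order $p^k$, and let $N(p^k)$ be the number of those whose center has order $p$. We prove that $N(p^k)/\operatorname{gnu}(p^k)\to0$ as $k\to\infty$, for every $p$. More precisely, $N(p^k)=p^{k^3/24+O(k^{11/4})}$, the same upper bound holds for groups with cyclic center, and $\operatorname{gnu}(p^k)\ge p^{2k^3/27-2k^2}$. We also show that, outside a proportion $p^{-ck^3}$ of the groups of order $p^k$, both the rank of the center and the logarithm of its order lie between $(\frac13-\varepsilon)k$ and $(\frac13+\varepsilon)k$. The proof reduces the count to the order of one second cohomology group and bounds that order by means of the Hall--Witt identity.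
\end{abstract}

\section{Introduction}

Let $p$ be a prime. For a positive integer $k$ let $\operatorname{gnu}(p^k)$ be the number of isomorphism classes of groups of order $p^k$, and let $N(p^k)$ be the number of those classes whose center $Z(G)$ has order exactly $p$. A group of order $p^k$ has nontrivial center, so $N(p^k)$ counts the groups whose center is as small as possible. The first values are $N(p)=1$, $N(p^2)=0$ and $N(p^3)=2$. A nonabelian group of order $p^3$ has center of order $p$, because $G/Z(G)$ cannot be cyclic, and there are three abelian groups of that order; so the first ratios $N/\operatorname{gnu}$ are $1$, $0$, $2/5$, which suggests little. The following question comes from \cite{question}: does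
\[
\lim_{k\to\infty}\frac{N(p^k)}{\operatorname{gnu}(p^k)}=0
\]
hold for every prime $p$?

A count of parameters suggests that it does. A cheap way to build many groups of order $p^k$ is to take $q$ generators and a central elementary abelian subgroup $A$ of rank $a=k-q$, and to prescribe the $\binom q2$ commutators of the generators freely in $A$. This leaves about $\frac12q^2a$ parameters in $\mathbb F_p$, which is largest, namely $\frac2{27}k^3$, for $q=2k/3$ and $a=k/3$. All these groups have a large center. If the center is to have order $p$, most commutators must be placed in a subgroup that is not central, and then they are no longer free: the Hall--Witt identity, the group-theoretic form of the Jacobi identity, ties them together. One therefore expects the exponent of $N(p^k)$ to be a smaller multiple of $k^3$, and one expects the center of a typical group to have rank near $k/3$. Both expectations are correct.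

Throughout, $\log$ means $\log_p$, and $d(X)$ is the minimal number of generators of a group $X$. The symbol $O(g(k))$ denotes a quantity whose absolute value is at most $Cg(k)$ for all $k\ge k_0$, where $C$ and $k_0$ are absolute: they do not depend on $p$, on $k$ or on the groups involved.

\begin{theorem}\label{thm:main}
For every prime $p$ we have $\operatorname{gnu}(p^k)\ge p^{\frac2{27}k^3-2k^2}$, and the number of isomorphism classes of groups of order $p^k$ with cyclic center is at most $p^{\frac1{24}k^3+O(k^{11/4})}$. Consequently
\[
\frac{N(p^k)}{\operatorname{gnu}(p^k)}\le p^{-\frac7{216}k^3+O(k^{11/4})}\longrightarrow0\qquad(k\to\infty).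
\]
\end{theorem}

The lower bound for $\operatorname{gnu}(p^k)$ is Higman's; we include its short proof. Theorem~\ref{thm:main} answers the question. The method also gives the following two results.

\begin{theorem}\label{thm:sharp}
For every prime $p$, $N(p^k)=p^{\frac1{24}k^3+O(k^{11/4})}$.
\end{theorem}

\begin{theorem}\label{thm:typical}
For every $\varepsilon>0$ there are $c>0$ and $k_0$ such that for all primes $p$ and all $k\ge k_0$, all but a proportion at most $p^{-ck^3}$ of the isomorphism classes of groups $G$ of order $p^k$ satisfy
\[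
(\tfrac13-\varepsilon)k\le d(Z(G))\le\log|Z(G)|\le(\tfrac13+\varepsilon)k .
\]
\end{theorem}

The difficulty lies in the upper bounds, which must cover all groups and must get the coefficient of $k^3$ right. The naive count fails. A group of order $p^k$ has generators $h_1,\dots,h_k$ such that the subgroups $\langle h_j,\dots,h_k\rangle$ form a central series with factors of order $p$, and by Lemma~\ref{lem:order} below it is determined by the words for $h_j^p$ and $[h_j,h_i]$ $(i<j)$ in $h_{j+1},\dots,h_k$. These words have $\sum_jj(k-j)=(k^3-k)/6$ exponents, and $\frac16$ is larger than $\frac2{27}$.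

The proof runs as follows. Sections~\ref{sec:higman} and~\ref{sec:jacobi} treat extensions of an abelian group by a module with one or two trivial layers. They contain both lower bounds, and they show where the constant $\frac1{24}$ comes from. The rest of the paper reduces an arbitrary group $G$ to that situation at a cost of $p^{O(k^{11/4})}$. In Section~\ref{sec:structure} we find a normal subgroup $K$ of index at most $p^{\sqrt k}$ and a subgroup $H\le K$ with $O(k^{3/4})$ generators such that $K'=H'$. In Section~\ref{sec:coding} we show that the normal closure $\hat H$ of $H$, the quotient $R=G/\hat H$ and the outer action of $R$ on $\hat H$ can be recorded cheaply, so that what remains to be counted is $H^2(R,Z(\hat H))$, where $R$ has an abelian normal subgroup of small index. Section~\ref{sec:h2} bounds this cohomology group in terms of the rank of $Z(G)$, and Section~\ref{sec:proofs} optimizes the bound.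

\section{Background}\label{sec:background}

\subsection*{Finite $p$-groups}
We write $x^y=y^{-1}xy$, $[x,y]=x^{-1}y^{-1}xy=x^{-1}x^y$ and $[x,y,z]=[[x,y],z]$. For a group $X$, $X'=[X,X]$ is the derived subgroup and $X^p$ is the subgroup generated by all $p$-th powers. For an abelian $p$-group $Z$, $\Omega_1(Z)$ is the subgroup of elements of order dividing $p$. We use the following facts about a finite $p$-group $X$.
\begin{itemize}
\item[(P1)] If $X$ acts by automorphisms on a nonzero finite abelian $p$-group, it fixes an element of order $p$.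
\item[(P2)] The Frattini subgroup is $\Phi(X)=X'X^p$. The quotient $X/\Phi(X)$ is an $\mathbb F_p$-space of dimension $d(X)\le\log|X|$, and if $Y\le X$ satisfies $Y\Phi(X)=X$, then $Y=X$.
\item[(P3)] If $1\ne L\lhd X$, then $[L,X]L^p$ is a proper subgroup of $L$. (Take $L_0\lhd X$ maximal subject to $L_0<L$. Then $L/L_0$ is a minimal normal subgroup of $X/L_0$, hence central of order $p$, so $[L,X]L^p\le L_0$.)
\item[(P4)] If $X$ is abelian, then $d(X)=\log|\Omega_1(X)|$.
\end{itemize}
In every group
\begin{equation}\label{eq:comm}
[gg',x]=[g,x]^{g'}[g',x],\qquad [g,xy]=[g,y][g,x]^y,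
\end{equation}
and $(gg')^n=g^ng'^n[g',g]^{\binom n2}$ if $[g',g]$ commutes with $g$ and $g'$. The Hall--Witt identity is
\begin{equation}\label{eq:hw}
[x,y^{-1},z]^y\,[y,z^{-1},x]^z\,[z,x^{-1},y]^x=1 .
\end{equation}

To show that a list of relations determines a finite group $X$, we let $\Gamma$ be the group presented by them. Then $\Gamma$ maps onto $X$, and it suffices to show $|\Gamma|\le|X|$. The next lemma usually does this.

\begin{lemma}\label{lem:order}
Let $L_0\le L_1\le\dots\le L_n=\Gamma$ be groups with $L_0$ finite and $L_i=\langle L_{i-1},g_i\rangle$. Suppose that $g_i^p\in L_{i-1}$ and that conjugation by $g_i$ maps a generating set of $L_{i-1}$ into $L_{i-1}$, for each $i$. Then $|\Gamma|\le|L_0|\,p^n$.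
\end{lemma}

\begin{proof}
If $L_{i-1}$ is finite, then $L_{i-1}^{g_i}\le L_{i-1}$ is an equality, so $L_{i-1}\lhd L_i$, and $L_i/L_{i-1}$ is generated by an element of order dividing $p$.
\end{proof}

Since $p\ge2$, a number of choices bounded by $2^{g}$ is also bounded by $p^{g}$; this is how purely combinatorial factors are absorbed below.

\subsection*{Extensions and cohomology}
An \emph{extension} of a group $R$ by a group $M$ is an exact sequence $1\to M\xrightarrow{\iota}G\xrightarrow{\pi}R\to1$. Two extensions are \emph{equivalent} if there is an isomorphism of the middle groups that commutes with the maps $\iota$ and $\pi$. Abelian kernels are written additively, with the action $u\mapsto u^r$ given by conjugation. When the acting group $E$ is abelian we write $xu$ for $u^x$, so that the kernel is a module over the commutative ring $\mathbb Z[E]$.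
\begin{itemize}
\item[(C1)] For an $R$-module $A$, the elements of $H^2(R,A)$ correspond bijectively to the equivalence classes of extensions of $R$ by $A$ that induce the given action, and $0$ corresponds to the split extension. Restriction to $E\le R$ replaces $G$ by $\pi^{-1}(E)$. The map $H^2(R,A)\to H^2(R,A/U)$ for a submodule $U$ replaces $G$ by $G/U$. The sum of two classes is given by the Baer sum, the quotient of the fiber product $G\times_RG^*$ by $\{(u,-u):u\in A\}$.
\item[(C2)] A short exact sequence $0\to U\to A\to W\to0$ of $R$-modules gives a long exact sequence $\cdots\to H^1(R,W)\to H^2(R,U)\to H^2(R,A)\to H^2(R,W)\to H^3(R,U)\to\cdots$.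
\item[(C3)] $\dim H^n((\mathbb Z/p)^q,\mathbb F_p)=\binom{q+n-1}n$.
\item[(C4)] For $E\lhd R$, $B=R/E$ and an $R$-module $W$ there is the Lyndon--Hochschild--Serre spectral sequence $H^s(B,H^t(E,W))\Rightarrow H^{s+t}(R,W)$. In total degree $2$ it shows that the kernel of the restriction $H^2(R,W)\to H^2(E,W)$ has a filtration whose two factors are subquotients of $H^1(B,H^1(E,W))$ and $H^2(B,W^E)$. If $E$ acts trivially on $W$, then $H^1(E,W)=\operatorname{Hom}(E,W)$ and $W^E=W$.
\item[(C5)] (Eilenberg--MacLane; see \cite[Theorem IV.6.6]{Brown}.) An extension of $R$ by an arbitrary group $M$ induces, by conjugation, a homomorphism $R\to\operatorname{Out}(M)$, and this homomorphism makes $Z(M)$ an $R$-module. If a homomorphism $R\to\operatorname{Out}(M)$ is induced by some extension, then the equivalence classes of extensions inducing it form a torsor under $H^2(R,Z(M))$; in particular their number is $|H^2(R,Z(M))|$.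
\end{itemize}

\section{Central extensions and Higman's bound}\label{sec:higman}

Lower bounds come from cohomology groups of order $p^{ck^3}$, because passing from extensions to isomorphism types loses only a factor $p^{k^2}$.

\begin{lemma}\label{lem:counting}
Let $E$ and $A$ be elementary abelian of orders $p^q$ and $p^a$ with $q+a=k$, and let $E$ act on $A$. Then the extensions of $E$ by the module $A$ realize at least $|H^2(E,A)|\,p^{-k^2}$ isomorphism types of groups of order $p^k$.
\end{lemma}

\begin{proof}
A class in $H^2(E,A)$ is determined by a triple $(G,\iota,\pi)$, and we may take $G$ from a fixed set of representatives of the isomorphism types. For fixed $G$ there are at most $p^{ka}$ maps $\iota$, given by the images in $G$ of $a$ generators of $A$, and at most $p^{kq}$ maps $\pi$, given by the images in $E$ of at most $k$ generators of $G$. So each $G$ accounts for at most $p^{k(a+q)}=p^{k^2}$ classes.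
\end{proof}

\begin{proposition}[Higman]\label{prop:higman}
$\operatorname{gnu}(p^k)\ge p^{\frac2{27}k^3-2k^2}$.
\end{proposition}

\begin{proof}
Take $a=\lfloor k/3\rfloor$, $q=k-a\ge2k/3$ and the trivial action. By (C3),
\[
\log|H^2(E,A)|=a\binom{q+1}2\ge\Bigl(\frac k3-1\Bigr)\frac{2k^2}9=\frac2{27}k^3-\frac29k^2,
\]
and Lemma~\ref{lem:counting} subtracts $k^2$.
\end{proof}

We now make the parameters of a central extension explicit. Let $E=\langle x_1\rangle\times\dots\times\langle x_q\rangle$ be an abelian $p$-group with $x_i$ of order $p^{n_i}>1$, put $\bar E=E/E^p\cong\mathbb F_p^q$, and let $W$ be a finite $\mathbb F_p$-space with trivial $E$-action. A class $\xi\in H^2(E,W)$ is given by a central extension $X$ of $E$ by $W$. For $x,y\in E$ with lifts $\tilde x,\tilde y\in X$ put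
\[
b_\xi(x,y)=[\tilde x,\tilde y]\in W,\qquad \pi_i(\xi)=\tilde x_i^{\,p^{n_i}}\in W .
\]
Changing a lift by an element of $W$ changes neither value, since $W$ is central of exponent $p$. By \eqref{eq:comm} the map $b_\xi$ is additive in each variable, it satisfies $b_\xi(x,x)=0$, and it vanishes when one argument is a $p$-th power because $pW=0$. So $b_\xi$ is an alternating bilinear map $\bar E\times\bar E\to W$, the \emph{commutator map} of $\xi$.

\begin{lemma}\label{lem:central}
The map $\xi\mapsto(b_\xi,\pi_1(\xi),\dots,\pi_q(\xi))$ is an injective homomorphism on $H^2(E,W)$.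
\end{lemma}

\begin{proof}
In the Baer sum of $X$ and $X^*$, commutators and powers of the lifts $(\tilde x,\tilde x^*)$ are computed componentwise, and $(w,w^*)\in W\times W$ becomes $w+w^*$. So the map is a homomorphism. If $\xi$ lies in the kernel, then $X$ is abelian and $\tilde x_i^{\,p^{n_i}}=1$, so $x_i\mapsto\tilde x_i$ defines a splitting $E\to X$, and $\xi=0$.
\end{proof}

For elementary abelian $E$ the target has dimension $\bigl(\binom q2+q\bigr)\dim W=\binom{q+1}2\dim W$, which is $\dim H^2(E,W)$ by (C3). So every alternating map occurs as a commutator map: each dimension of a central kernel contributes $\binom q2$ free commutator parameters.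

\section{Two layers: the Jacobi identity and the constant $1/24$}\label{sec:jacobi}

If the center of $G$ is small, the kernel $A$ cannot be a large trivial module. The next simplest modules have two trivial layers, $U$ at the bottom and $W$ on top. The question is which commutator maps with values in $W$ come from an extension by the whole module.

\begin{lemma}\label{lem:twolayer}
Let $E$ be a finite abelian $p$-group, $\hat A$ a finite $E$-module and $U\le\hat A$ a submodule such that $p$ and all $x-1$ $(x\in E)$ map $\hat A$ into $U$ and $U$ to $0$. Put $W=\hat A/U$. Then $p$ and $x-1$ induce linear maps $W\to U$, and $x\mapsto x-1$ is a homomorphism $E\to\operatorname{Hom}(W,U)$. Let $D$ be an extension of $E$ by $\hat A$ and let $b$ be the commutator map of the central extension $D/U$ of $E$ by $W$. Then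
\begin{equation}\label{eq:jacobi}
(z-1)b(x,y)+(x-1)b(y,z)+(y-1)b(z,x)=0\quad\text{in }U\qquad(x,y,z\in E).
\end{equation}
If $x\in E$ has a lift $\tilde x\in D$ with $\tilde x^{\,p}\in U$, then
\begin{equation}\label{eq:power}
p\,b(x,y)+\tbinom p2(x-1)b(x,y)=0\quad\text{in }U\qquad(y\in E).
\end{equation}
\end{lemma}

\begin{proof}
The first assertion is the hypothesis. Additivity in $x$ follows from $xy-1=(x-1)+(y-1)+(x-1)(y-1)$, since $(x-1)(y-1)\hat A=0$. The subgroup $U$ is central in $D$, because $\hat A$ is abelian and $E$ acts trivially on $U$.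

Let $\tilde x,\tilde y,\tilde z$ be lifts. All commutators of $D$ lie in $\hat A$, and $[u,\tilde z]=u^{-1}u^{\tilde z}=(z-1)u$ for $u\in\hat A$. We have
\[
[\tilde x,\tilde y^{-1}]=\tilde x^{-1}\tilde y\tilde x\tilde y^{-1}=\bigl([\tilde x,\tilde y]^{-1}\bigr)^{\tilde y^{-1}}=-y^{-1}[\tilde x,\tilde y],
\]
and the image of this element in $W$ is $-b(x,y)$. Hence $[\tilde x,\tilde y^{-1},\tilde z]=-(z-1)b(x,y)$. This element lies in $U$, so conjugation does not change it. The other two factors of \eqref{eq:hw} are obtained by permuting $x,y,z$ cyclically, and \eqref{eq:jacobi} follows.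

Now let $\tilde x^{\,p}\in U$ and put $u=[\tilde x,\tilde y]\in\hat A$, so that $\tilde x^{\tilde y}=\tilde xu$. Since $\tilde x^{\,p}$ is central,
\[
\tilde x^{\,p}=(\tilde x^{\,p})^{\tilde y}=(\tilde xu)^p=\tilde x^{\,p}\,u^{\tilde x^{p-1}}\cdots u^{\tilde x}\,u ,
\]
that is, $\sum_{t=0}^{p-1}x^tu=0$. As $(x-1)^2\hat A=0$, the element $x^t$ acts on $\hat A$ as $1+t(x-1)$, so the sum is $pu+\binom p2(x-1)u$. The image of $u$ in $W$ is $b(x,y)$.
\end{proof}

\begin{example}\label{ex:smallest}
Let $E$ be elementary abelian with basis $x_1,x_2,x_3$, and let $\hat A=\mathbb F_pu\oplus\mathbb F_pv$ with $(x_1-1)u=v$, with $v$ fixed, and with $x_2,x_3$ acting trivially. Then $U=\mathbb F_pv$, and $W$ is spanned by the image $\bar u$ of $u$. Write $b(x_i,x_j)=b_{ij}\bar u$. For a central kernel the numbers $b_{12},b_{13},b_{23}$ would be arbitrary. Here \eqref{eq:jacobi} with $(x,y,z)=(x_2,x_3,x_1)$ reads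
\[
b_{23}(x_1-1)\bar u+b_{31}(x_2-1)\bar u+b_{12}(x_3-1)\bar u=b_{23}v=0 ,
\]
so $b_{23}=0$. With $q$ generators, of which only $x_1$ moves $u$, the same computation gives $b_{ij}=0$ for $2\le i<j$. At most $q-1$ of the $\binom q2$ parameters survive. A noncentral dimension of the kernel is thus worth much less than a central one.
\end{example}

In general an element $w\in W$ enters \eqref{eq:jacobi} only through the map $z\mapsto(z-1)w$. So we regard $W$ as a space of linear maps and count the solutions. For integers $0\le r\le q$ put
\[
\kappa_q(r)=\frac{r(r+1)(3q-r-2)}6 .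
\]
Example~\ref{ex:smallest} is the case $\kappa_q(1)=q-1$; at the other end, $\kappa_q(q)=(q^3-q)/3$.

\begin{lemma}\label{lem:kappa}
Let $\bar E=\mathbb F_p^q$, let $Y$ be a finite $\mathbb F_p$-space and let $W\le\operatorname{Hom}(\bar E,Y)$. The space of alternating bilinear maps $b:\bar E\times\bar E\to W$ with
\begin{equation}\label{eq:cyclic}
b(x,y)(z)+b(y,z)(x)+b(z,x)(y)=0\qquad(x,y,z\in\bar E)
\end{equation}
has dimension at most $\sum_i\kappa_q(r_i)$, for some integers $0\le r_i\le q$ with $\sum_ir_i=\dim W$.
\end{lemma}

\begin{proof}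
First let $Y=\mathbb F_p$, so $W\le\bar E^*$. Choose a basis $e_1,\dots,e_q$ of $\bar E^*$ with $W=\langle e_1,\dots,e_r\rangle$, and identify $\Lambda^m\bar E^*$ with the space of alternating $m$-forms on $\bar E$. Write $b=\sum_{s\le r}\omega_s\otimes e_s$ with $\omega_s\in\Lambda^2\bar E^*$. Since
\[
(\omega\wedge e)(x,y,z)=\omega(x,y)e(z)+\omega(y,z)e(x)+\omega(z,x)e(y),
\]
condition \eqref{eq:cyclic} says that $b$ lies in the kernel of $\Lambda^2\bar E^*\otimes W\xrightarrow{\wedge}\Lambda^3\bar E^*$. The image is spanned by the basis forms $e_a\wedge e_{a'}\wedge e_{a''}$ with at least one index in $\{1,\dots,r\}$. Sorting these by the smallest index $i$ shows that the image has dimension $\sum_{i=1}^r\binom{q-i}2$. So the kernel has dimension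
\[
\sum_{i=1}^r\Bigl[\binom q2-\binom{q-i}2\Bigr]=\sum_{i=1}^r\frac{i(2q-i-1)}2=\frac{r(r+1)}{12}\bigl(6q-(2r+1)-3\bigr)=\kappa_q(r).
\]

For general $Y$ take a flag $Y=Y_0>Y_1>\dots>0$ with one-dimensional factors and put $W^{(i)}=W\cap\operatorname{Hom}(\bar E,Y_i)$. Then $W^{(i)}/W^{(i+1)}$ embeds in $\operatorname{Hom}(\bar E,Y_i/Y_{i+1})\cong\bar E^*$; let $r_i\le q$ be its dimension. Filter the solution space by the subspaces of solutions with values in $W^{(i)}$. Reducing such a solution modulo $W^{(i+1)}$ gives a solution for $W^{(i)}/W^{(i+1)}\le\bar E^*$, and the reduction vanishes exactly when the values lie in $W^{(i+1)}$. So the $i$-th factor of the filtration has dimension at most $\kappa_q(r_i)$.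
\end{proof}

To remove the dependence on the partition $(r_i)$, let $F_q(r)=r^2(3q-r)/6$ for real $0\le r\le q$, and for real $q,\alpha\ge0$ define
\[
\hat\kappa(q,\alpha)=\begin{cases}F_q(\alpha)&\text{if }\alpha\le q,\\ \alpha q^2/3&\text{if }\alpha\ge q.\end{cases}
\]
The two formulas agree at $\alpha=q$, so $\hat\kappa$ is continuous, and it is homogeneous of degree $3$.

\begin{lemma}\label{lem:ineq}
\begin{itemize}
\item[(a)] If $0\le r_i\le q$ are integers with $\sum_ir_i=\alpha$, then $\sum_i\kappa_q(r_i)\le\hat\kappa(q,\alpha)+\frac12\alpha q$.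
\item[(b)] $\hat\kappa(q,\alpha)\le(q+\alpha)^3/24$.
\item[(c)] $\hat\kappa(q,\alpha)<\frac12q^2\alpha$ if $q,\alpha>0$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) We have $\kappa_q(r)\le r(r+1)(3q-r)/6=F_q(r)+r(3q-r)/6\le F_q(r)+rq/2$, so it suffices to show $\sum_iF_q(r_i)\le\hat\kappa(q,\alpha)$; let $q>0$. The function $F_q$ is convex on $[0,q]$, since $F_q''(r)=q-r$, and $F_q(0)=0$. Hence $F_q(r)\le(r/s)F_q(s)$ for $0\le r\le s\le q$, $s>0$. If $0<\alpha\le q$, take $s=\alpha$ and sum to get $F_q(\alpha)$. If $\alpha\ge q$, take $s=q$, where $F_q(q)=q^3/3$, and sum to get $\alpha q^2/3$.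

(b) Fix $s=q+\alpha$. If $\alpha\le q$, then $\hat\kappa=\alpha^2(3s-4\alpha)/6$, with derivative $\alpha(s-2\alpha)\ge0$ on $0\le\alpha\le s/2$ and value $s^3/24$ at $\alpha=s/2$. If $\alpha>q$, then $\hat\kappa=(s-q)q^2/3$ with $q<s/2$, with derivative $q(2s-3q)/3\ge0$ there and value $s^3/24$ at $q=s/2$.

(c) For $\alpha\le q$ the claim is $\alpha(3q-\alpha)<3q^2$, which holds since $\alpha(3q-\alpha)<3q\alpha$. For $\alpha\ge q$ it is $\frac13<\frac12$.
\end{proof}

These lemmas already give the upper bound of Theorem~\ref{thm:main} in a model case.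

\begin{example}\label{ex:model}
Let $E$ and $A$ be elementary abelian, with $U=A^E$ of order $p$ and with $E$ acting trivially on $W=A/U$. Let $q=\dim E$, $r=\dim W$ and $k=q+r+1$. Since $U=A^E$, the map $w\mapsto(z\mapsto(z-1)w)$ embeds $W$ in $\operatorname{Hom}(E,U)$, so $r\le q$. By (C2), $|H^2(E,A)|$ is at most $|H^2(E,U)|$ times the order of the image of $H^2(E,A)$ in $H^2(E,W)$. By Lemma~\ref{lem:central} a class in this image is determined by $q$ elements of $W$ and a commutator map, which satisfies \eqref{eq:cyclic} by Lemma~\ref{lem:twolayer}. So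
\[
\log|H^2(E,A)|\le\tbinom{q+1}2+qr+\kappa_q(r)\le\tfrac1{24}(q+r)^3+O(k^2)\le\tfrac1{24}k^3+O(k^2).
\]
\end{example}

Equality in Lemma~\ref{lem:ineq}(b) holds at $\alpha=q$. This suggests taking $W=\operatorname{Hom}(E,U)$ and $q\approx k/2$, which indeed gives the lower bound in Theorem~\ref{thm:sharp}.

\begin{proposition}\label{prop:lowerN}
$N(p^k)\ge p^{\frac1{24}k^3-O(k^2)}$.
\end{proposition}

\begin{proof}
Let $q=\lfloor(k-1)/2\rfloor\ge2$ and let $E$ be elementary abelian, written multiplicatively, with basis $e_1,\dots,e_q$. With $T_i=e_i-1$ we have $\mathbb F_pE=\mathbb F_p[T_1,\dots,T_q]/(T_i^p)$, with basis the monomials $T^\gamma$, $0\le\gamma_i<p$. The augmentation ideal $I$ is spanned by the monomials of degree $\ge1$, and $I^2$ by those of degree $\ge2$. The map $e\mapsto e-1+I^2$ is a homomorphism $E\to I/I^2$ that sends $e_i$ to $T_i$, so it is an isomorphism; in particular $e-1\notin I^2$ for $e\ne1$. The dual of a module is a module by $(e\varphi)(m)=\varphi(em)$.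

Let $A'=(\mathbb F_pE/I^2)^*$, of dimension $q+1$. Dualizing $0\to I/I^2\to\mathbb F_pE/I^2\to\mathbb F_p\to0$ gives $0\to\mathbb F_p\to A'\to W\to0$, with trivial action on $\mathbb F_p$ and on $W=(I/I^2)^*\cong\mathbb F_p^q$. By (C2) the image of $H^2(E,A')\to H^2(E,W)$ is the kernel of a map to $H^3(E,\mathbb F_p)$, so by (C3)
\[
\log|H^2(E,A')|\ge q\binom{q+1}2-\binom{q+2}3=\frac{q(q+1)\bigl(3q-(q+2)\bigr)}6=\frac{q^3-q}3 .
\]
If $k=2q+1$, put $J=I^2$. If $k=2q+2$, one more dimension is needed; let $J$ be the span of all monomials of degree $\ge2$ other than $T_1T_2$. The product of $T_i$ with a monomial of degree $\ge2$ is $0$ or a monomial of degree $\ge3$, so $J$ is an ideal. In both cases put $A=(\mathbb F_pE/J)^*$, so that $|A||E|=p^k$ and $A'\le A$. In the second case $A/A'=(I^2/J)^*$ is one-dimensional and trivial, and the exact sequence $H^1(E,A/A')\to H^2(E,A')\to H^2(E,A)$ shows that $\log|H^2(E,A)|\ge\frac{q^3-q}3-q$. This bound holds in both cases.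

If $e$ acts trivially on $A$, it acts trivially on $\mathbb F_pE/J$, so $e-1\in J\le I^2$ and $e=1$. Thus $E$ acts faithfully, and every extension $G$ of $E$ by $A$ has $C_G(A)=A$ and therefore $Z(G)=A^E$. The fixed points $A^E$ are the functionals vanishing on $I/J$, so $A^E\cong(\mathbb F_pE/I)^*$ has order $p$. By Lemma~\ref{lem:counting}, $\log N(p^k)\ge\frac{q^3-q}3-q-k^2$, and $q\ge\frac k2-1$.
\end{proof}

\section{A small subgroup that generates the derived subgroup}\label{sec:structure}

We turn to arbitrary groups. A $p$-group of order at most $p^k$ with $\sigma$ generators can be described by $O((\sigma+1)k^2)$ parameters (Lemma~\ref{lem:fewgen}), which is negligible when $\sigma$ is much smaller than $k$. So we look for a subgroup $H$ with few generators that contains all of $G'$; modulo $H$ the group then looks abelian. Such an $H$ with $H'=G'$ need not exist.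

\begin{example}\label{ex:index}
Let $A=\mathbb F_p^{2m}$, let $x$ act on $A$ with $m$ unipotent Jordan blocks of size $2$, and let $G=A\rtimes\langle x\rangle$ with $x^p=1$, so $k=2m+1$. Then $G'=(x-1)A$ is central of order $p^m$. If $H=\langle g_1,\dots,g_\sigma\rangle$ is nonabelian, we may take $g_1\notin A$ and, after multiplying by powers of $g_1$, $g_2,\dots,g_\sigma\in A$. Then $H'$ is generated by the $\sigma-1$ central elements $[g_1,g_i]$ of order dividing $p$. So $H'=G'$ forces $\sigma>m$. The remedy is to replace $G$ by the normal subgroup $A$, which has index $p$ and trivial derived subgroup.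
\end{example}

\begin{proposition}\label{prop:structure}
For $k$ large, every group $G$ of order $p^k$ has a normal subgroup $K$ with $l:=\log|G:K|\le\sqrt k$ and a subgroup $H\le K$ such that $K'=H'\le H$ and $H$ is generated by $\sigma=O(k^{3/4})$ elements, with $\sigma\le k$.
\end{proposition}

The proof linearizes the problem. Commutation gives an alternating map $b:V\times V\to W$ whose values span $W$, and we want a small subspace $S\le V$ such that $b(S,S)$ still spans $W$. The obstructions are the functionals $\lambda\in W^*$ for which the form $\lambda\circ b$ vanishes on $S\times S$. A few random vectors remove all $\lambda$ for which $\lambda\circ b$ has large rank (Lemma~\ref{lem:random}). The remaining forms have small rank and therefore vanish on a common subspace of small codimension (Lemma~\ref{lem:rank}). Finally $K$ is chosen so that a subspace of small codimension cannot have many such forms.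

\subsection*{Two lemmas of linear algebra}

\begin{lemma}\label{lem:random}
Let $k$ be large, $\rho=8\lceil k^{1/4}\rceil$ and $n=\lceil2k^{3/4}\rceil$. Let $b:V\times V\to W$ be an alternating bilinear map of finite $\mathbb F_p$-spaces with $\dim W\le k$. Then there are $v_1,\dots,v_{2n}\in V$ such that every $\lambda\in W^*$ that vanishes on all $b(v_i,v_j)$ has $\operatorname{rank}(\lambda\circ b)<\rho$.
\end{lemma}

\begin{proof}
Choose the $v_i$ uniformly and independently. Fix $\lambda$ such that $f=\lambda\circ b$ has rank $\rho_f\ge\rho$. Let $\bar V=V/\operatorname{Rad}f$, on which $f$ is nondegenerate and which has dimension $\rho_f$; the images $\bar v_i$ are uniform and independent in $\bar V$. Let $X$ be the span of $\bar v_1,\dots,\bar v_n$, and let $h=\rho/2$, so that $h\le n/2$ for large $k$.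

If $\dim X\le h$, then some $h$ of the vectors $\bar v_1,\dots,\bar v_n$ contain the other $n-h$ in their span. There are at most $2^n$ choices of the $h$ vectors, and their span has codimension at least $\rho_f-h\ge\rho/2$. As $n-h\ge n/2$, this event has probability at most $2^np^{-(\rho_f-h)(n-h)}\le p^{n-\rho n/4}$. If $\dim X>h$ and $f$ vanishes on all pairs $(v_i,v_j)$, then $\bar v_{n+1},\dots,\bar v_{2n}$ lie in $X^\perp$, which has codimension $\dim X>h$. This has probability at most $p^{-nh}=p^{-n\rho/2}$. So $f$ vanishes on all pairs with probability at most $2p^{-n(\rho/4-1)}\le p^{1-2k}\le p^{-k}$, because $\rho/4-1=2\lceil k^{1/4}\rceil-1\ge k^{1/4}$ and $n\ge2k^{3/4}$. There are fewer than $p^k$ nonzero $\lambda$, so with positive probability no $\lambda$ with $\operatorname{rank}(\lambda\circ b)\ge\rho$ vanishes on all $b(v_i,v_j)$.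
\end{proof}

If a space of linear maps $V\to Y$ sends a subspace $V_0$ into a subspace $Y_0$, its members have rank at most $\operatorname{codim}V_0+\dim Y_0$. The next lemma is a converse, up to a constant factor.

\begin{lemma}\label{lem:rank}
Let $\beta:\Lambda\times V\to Y$ be a bilinear map of finite-dimensional spaces over any field, with $\operatorname{rank}\beta(\lambda,\cdot)\le r$ for all $\lambda\in\Lambda$. Then there are $V_0\le V$ of codimension at most $2r$ and $Y_0\le Y$ of dimension at most $2r$ with $\beta(\Lambda,V_0)\subseteq Y_0$. Consequently, if $\Lambda$ is a linear space of alternating forms of rank at most $r$ on $V$, there is $U\le V$ of codimension at most $4r$ with $\lambda(U,U)=0$ for all $\lambda\in\Lambda$.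
\end{lemma}

\begin{proof}
We use induction on $r$. Let $\lambda_1\in\Lambda$ have maximal rank $r_1\le r$. If $r_1=0$, take $V_0=V$ and $Y_0=0$. Let $r_1>0$, and let $V_2$ and $Y_1$ be the kernel and the image of $\beta(\lambda_1,\cdot)$. We show that the induced maps $V_2\to Y/Y_1$ have rank at most $r_1/2$. Choose complements $V=V_1\oplus V_2$, $Y=Y_1\oplus Y_2$ and bases of $V_1$ and $Y_1$ such that $\lambda_1$ has the block matrix $\left(\begin{smallmatrix}I&0\\0&0\end{smallmatrix}\right)$ with $I=I_{r_1}$. Let $\mu\in\Lambda$ have blocks $\mu_{ij}$, and let $s=\operatorname{rank}\mu_{22}$. Choose bases of $V_2$ and $Y_2$ in which $\mu_{22}$ has $I_s$ in its upper left corner, and delete the other rows of $Y_2$ and columns of $V_2$. From $\mu$ and $\mu+\lambda_1$ we obtain the submatrices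
\[
\begin{pmatrix}\mu_{11}&P\\Q&I_s\end{pmatrix},\qquad\begin{pmatrix}I+\mu_{11}&P\\Q&I_s\end{pmatrix},
\]
both of rank at most $r_1$. Subtracting $P$ times the lower rows from the upper rows shows that their ranks are $s+\operatorname{rank}(\mu_{11}-PQ)$ and $s+\operatorname{rank}(I+\mu_{11}-PQ)$. The matrix $I$ is the difference of $I+\mu_{11}-PQ$ and $\mu_{11}-PQ$, so $r_1\le2(r_1-s)$, that is, $s\le r_1/2$.

Thus $\Lambda\times V_2\to Y/Y_1$ has all ranks at most $\lfloor r_1/2\rfloor<r$. By induction there are $V_0\le V_2$ of codimension at most $r_1$ in $V_2$ and $Y_0\ge Y_1$ with $\dim Y_0/Y_1\le r_1$ and $\beta(\Lambda,V_0)\subseteq Y_0$. Then $\operatorname{codim}_VV_0\le2r_1$ and $\dim Y_0\le2r_1$.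

For the consequence take $Y=V^*$ and $\beta(\lambda,v)=\lambda(v,\cdot)$, and let $U$ be the set of vectors in $V_0$ annihilated by $Y_0$. For $u,u'\in U$ the functional $\lambda(u,\cdot)$ lies in $Y_0$ and so vanishes at $u'$.
\end{proof}

\subsection*{Proof of Proposition~\ref{prop:structure}}

\emph{Step 1: the choice of $K$.} Let $\tau=\sqrt k$. Guided by Example~\ref{ex:index}, we pass to a smaller normal subgroup whenever the derived subgroup drops by more than $\tau$ times the index. That is, choose $K\lhd G$ minimizing
\[
\psi(K)=\log|K'|+\tau\log|G:K| .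
\]
Since $\tau l\le\psi(K)\le\psi(G)\le k$, we have $l\le\sqrt k$. Let
\[
V=K/\Phi(K),\qquad W=K'/[K',K](K')^p .
\]
In $K/[K',K](K')^p$ the subgroup $W$ is central of exponent $p$. By \eqref{eq:comm} commutation is then additive in each variable and vanishes when one argument lies in $K'K^p=\Phi(K)$. So it induces an alternating bilinear map $b:V\times V\to W$ whose values span $W$, and $b(v^g,v'^g)=b(v,v')^g$ for $g\in G$. For $U\le V$ let $W_U$ be the span of $b(U,U)$, let $c(U)$ be the codimension of $U$, and let $K_U$ be the preimage of $U$ in $K$. The image of $K_U'$ in $W$ is $W_U$, so $\log|K':K_U'|\ge\dim W-\dim W_U$. If $U$ is $G$-invariant, then $K_U\lhd G$, and $\psi(K)\le\psi(K_U)$ says $\log|K':K_U'|\le\tau c(U)$. Hence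
\begin{equation}\label{eq:invariant}
\dim W-\dim W_U\le\tau\,c(U)\qquad\text{for every $G$-invariant }U\le V.
\end{equation}

\emph{Step 2: removing the invariance.} The subspace supplied by Lemma~\ref{lem:rank} has no reason to be $G$-invariant, while $K$ has to be normal in $G$ for the extension theory of Section~\ref{sec:coding}. We claim that for \emph{every} $U\le V$ with $c=c(U)\le2\tau$,
\begin{equation}\label{eq:claim}
\dim W-\dim W_U\le2\tau c-c^2/2 .
\end{equation}
The idea is that the worst violators of \eqref{eq:claim} are closed under sums, so that the largest of them is canonical and therefore invariant. Closure under sums comes from submodularity. The function $\dim W_U$ is submodular only up to an error, and the term $c^2/2$ is chosen to cancel that error. Put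
\[
g(U)=\dim W_U+2\tau c(U)-c(U)^2/2 ,
\]
so that \eqref{eq:claim} says $g(U)\ge\dim W$.

We show $g(U_1+U_2)+g(U_1\cap U_2)\le g(U_1)+g(U_2)$ for all $U_1,U_2\le V$. Let $u_i=\dim U_i/(U_1\cap U_2)$. The space $W_{U_1+U_2}$ is spanned by $W_{U_1}$, $W_{U_2}$ and $b(U_1,U_2)$. Modulo $W_{U_1}+W_{U_2}$ the map $b$ on $U_1\times U_2$ vanishes when one argument lies in $U_1\cap U_2$, so $b(U_1,U_2)$ adds at most $u_1u_2$ dimensions. Also $W_{U_1\cap U_2}\le W_{U_1}\cap W_{U_2}$. Therefore
\[
\dim W_{U_1+U_2}+\dim W_{U_1\cap U_2}\le\dim W_{U_1}+\dim W_{U_2}+u_1u_2 .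
\]
With $c=c(U_1\cap U_2)$ we have $c(U_i)=c-u_i$ and $c(U_1+U_2)=c-u_1-u_2$. The terms linear in the codimension agree on both sides, and
\[
(c-u_1-u_2)^2+c^2-(c-u_1)^2-(c-u_2)^2=2u_1u_2 ,
\]
so the quadratic terms contribute exactly $-u_1u_2$. This proves submodularity.

Suppose \eqref{eq:claim} fails. Then the minimum of $g$ over $\mathcal U=\{U\le V:c(U)\le2\tau\}$ is less than $\dim W$. A minimizer $U$, with $c=c(U)$, satisfies
\begin{equation}\label{eq:minimizer}
\tau c\le2\tau c-c^2/2<\dim W-\dim W_U\le k=\tau^2 ,
\end{equation}
where the first inequality uses $c\le2\tau$. So $c<\tau$. For two minimizers $U_1,U_2$ we get $c(U_1\cap U_2)<2\tau$, so $U_1\cap U_2$ and $U_1+U_2$ both lie in $\mathcal U$, and submodularity forces both to be minimizers. Hence the sum $U^*$ of all minimizers is a minimizer. Since $W_{U^g}=(W_U)^g$, the group $G$ permutes the minimizers, so $U^*$ is $G$-invariant. Now \eqref{eq:minimizer} for $U^*$ contradicts \eqref{eq:invariant}. This proves \eqref{eq:claim}.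

\emph{Step 3: the choice of $H$.} Take $\rho$, $n$ and $v_1,\dots,v_{2n}$ from Lemma~\ref{lem:random}, let $S_0$ be the span of the $v_i$, and let $\Lambda\le W^*$ be the annihilator of $W_{S_0}$. All forms $\lambda\circ b$ with $\lambda\in\Lambda$ have rank less than $\rho$. By Lemma~\ref{lem:rank} there is $U\le V$ with $c(U)\le4\rho$ such that $\Lambda$ annihilates $W_U$. For large $k$ we have $4\rho\le2\tau$, so \eqref{eq:claim} gives
\[
\dim W/W_{S_0}=\dim\Lambda\le\dim W-\dim W_U\le2\tau\cdot4\rho=O(k^{3/4}).
\]
The values of $b$ span $W$, so there are $\dim\Lambda$ pairs of vectors whose $b$-values span $W$ modulo $W_{S_0}$. Adding them to the $v_i$ gives $\sigma=2n+2\dim\Lambda=O(k^{3/4})$ vectors whose span $S$ has $W_S=W$, and $\sigma\le k$ for large $k$. Let $H$ be generated by lifts of these vectors to $K$. The image of $H'$ in $W$ is $W_S$, so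
\[
K'=H'\,[K',K]\,(K')^p .
\]

\emph{Step 4: $K'=H'$.} Let $P=HK'$. It is normal in $K$, and so is $P'$. In $\bar K=K/P'$ the image of $H'$ is trivial, so $\bar K'=[\bar K',\bar K](\bar K')^p$, and (P3) gives $\bar K'=1$. Thus $K'=P'$. Then $P=HP'$ with $P'\le\Phi(P)$, so $P=H$ by (P2), and $K'=P'=H'\le H$. \qed

\begin{remark}
The exponent $3/4$ is a balance. Step~2 uses $\tau^2\ge k$. Lemma~\ref{lem:random} spends about $k/\rho$ vectors and Step~3 adds about $\tau\rho$ more; for $\tau=\sqrt k$ these are of the same order when $\rho$ is of order $k^{1/4}$.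
\end{remark}

From now on $k$ is large, and for each group $G$ of order $p^k$ we fix $K$, $H$ and generators $s_1,\dots,s_\sigma$ of $H$ as in Proposition~\ref{prop:structure}. Let $\hat H$ be the normal closure of $H$ in $G$. Then $H\le\hat H\le K$, $\hat H\lhd G$, and $K/\hat H$ is abelian.

\section{Reduction to a second cohomology group}\label{sec:coding}

\begin{lemma}\label{lem:fewgen}
For $\sigma\le k$ there are, up to isomorphism, at most $p^{O((\sigma+1)k^2)}$ pairs $(X;x_1,\dots,x_\sigma)$ with $X=\langle x_1,\dots,x_\sigma\rangle$ a $p$-group of order at most $p^k$.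
\end{lemma}

The naive count records all commutators $[h_j,h_i]$ of a polycyclic sequence. The saving is that it suffices to record how the $\sigma$ generators act on the $h_i$, provided that each $h_i$ is defined as a word in the generators.

\begin{proof}
Let $|X|=p^n$, $X_1=X$ and $X_{i+1}=[X_i,X]X_i^p$. By (P3) this series descends to $1$, and each $X_i/X_{i+1}$ is elementary abelian and central in $X/X_{i+1}$. The quotient $X_1/X_2$ is generated by the images of the $x_\mu$. Let $i\ge2$, and let $h$ run over elements of $X_{i-1}$ representing a basis of $X_{i-1}/X_i$. We claim that $X_i/X_{i+1}$ is generated by the images of the $[h,x_\mu]$ and the $h^p$.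

Work modulo $X_{i+1}$. For $g\in X_{i-1}$ and $x\in X$ the commutator $[g,x]$ lies in $X_i$ and is central, so by \eqref{eq:comm} it is multiplicative in $g$ and in $x$, and it is trivial for $g\in X_i$. Hence the $[h,x_\mu]$ generate $[X_{i-1},X]$. For $g,g'\in X_{i-1}$ we have $(gg')^p\equiv g^pg'^p[g',g]^{\binom p2}$, and $g^p\equiv1$ for $g\in X_i$. Every element of $X_{i-1}$ is a product of elements $h$ and an element of $X_i$, so its $p$-th power lies in the subgroup generated by the $h^p$ and $[X_{i-1},X]$. This proves the claim for every $p$, including $p=2$.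

Choosing bases of $X_1/X_2$, $X_2/X_3,\dots$ successively among these generators, we get a sequence $h_1,\dots,h_n$ in which each $h_i$ is defined as some $x_\mu$, $[h_a,x_\mu]$ or $h_a^p$ with $a<i$. Each subgroup $\langle h_i,\dots,h_n\rangle$ lies between two consecutive terms $X_j\ge X_{j+1}$, so it is normal in $X$; it has order $p^{n-i+1}$ and consists of the normal words $h_i^{e_i}\cdots h_n^{e_n}$, $0\le e_j<p$. Record $n$, the definitions, and the normal words for $h_i^{x_\mu}\in\langle h_i,\dots,h_n\rangle$, for $h_i^p\in\langle h_{i+1},\dots,h_n\rangle$ and for $x_\mu$. There are at most $(\sigma+n\sigma+n)^n\le(3k^2)^k$ choices of definitions and at most $p^{\sigma n^2+n^2+\sigma n}$ choices of words, so $p^{O((\sigma+1)k^2)}$ records in all.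

It remains to show that the record determines the pair. Let $\Gamma$ be the group with generators $x_\mu,h_i$ and the recorded relations. By the definitions, $\Gamma=\langle x_1,\dots,x_\sigma\rangle$. Put $\Gamma_i=\langle h_i,\dots,h_n\rangle\le\Gamma$ and $\Gamma_{n+1}=1$. By descending induction $\Gamma_i$ is normal in $\Gamma$ of order at most $p^{n-i+1}$. Indeed, if this holds for $\Gamma_{i+1}$, then $h_i^p\in\Gamma_{i+1}\lhd\Gamma$ gives the bound on $|\Gamma_i|$, and $h_i^{x_\mu}\in\Gamma_i$ gives $\Gamma_i^{x_\mu}\le\Gamma_i$, with equality by finiteness. The words for the $x_\mu$ give $\Gamma=\Gamma_1$, so $|\Gamma|\le p^n$, and the surjection $\Gamma\to X$ is an isomorphism that respects the $x_\mu$.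
\end{proof}

\begin{proposition}\label{prop:coding}
Let $\mathcal C$ be a nonempty set of isomorphism types of groups of order $p^k$. Either let $M=\hat H$ for all $G\in\mathcal C$, or let $M=\hat HZ(G)$ for all $G\in\mathcal C$. Put $R=G/M$ and $A=Z(M)$. Then
\[
|\mathcal C|\le p^{O(k^{11/4})}\max_{G\in\mathcal C}|H^2(R,A)| .
\]
\end{proposition}

By (C5) it suffices to record $M$, $R$ and $R\to\operatorname{Out}(M)$ in $O(k^{11/4})$ parameters. An element of $G$ costs $k$ parameters, so we can afford $O(k^{7/4})$ elements. The difficulty is that $H$ need not be normal in $G$, and $\hat H$ may need about $k$ generators $c_i$ over $H$; the table of commutators $[c_i,c_j]$ has about $k^2$ entries and is too expensive. The point is that each $c_i\in\hat H$ can be taken conjugate to a power of some $s_\mu$, and then $[c_i,c_j]$ can be computed from cheaper data.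

\begin{proof}
First let $M=\hat H$.

\emph{Generators and normal forms.} Choose $y_1,\dots,y_l\in G$ such that $G_0=K$ and $G_i=\langle K,y_1,\dots,y_i\rangle$ satisfy $G_{i-1}\lhd G_i$ with index $p$ and $G_l=G$. Put $m=\log|K:H|$. Since $H\ge K'$, every subgroup of $K$ containing $H$ is normal in $K$.

Every $g\in G$ is $xw$ with $x\in K$ and $w=y_1^{\epsilon_1}\cdots y_l^{\epsilon_l}$, $0\le\epsilon_i<p$. From $s_\mu^x=s_\mu[s_\mu,x]\in s_\mu K'$ and $K'\lhd G$ we get $s_\mu^{xw}\in s_\mu^wK'$, and $K'\le H$. So $\hat H$ is generated by $H$ and the elements $t=s_\mu^w$. For each such $t$ in turn list $t^{p^k},\dots,t^p,t$, and discard every element that lies in the group generated by $H$ and the earlier elements. The first element $t^{p^k}=1$ is discarded, so the $p$-th power of a retained element lies in the group generated by $H$ and the earlier elements, and that group is normal in $K$. We obtain $c_1,\dots,c_f$ such that $H_0=H$, $H_i=\langle H,c_1,\dots,c_i\rangle$ satisfy $|H_i:H_{i-1}|=p$ and $H_f=\hat H$, with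
\[
c_i=\bigl(s_{\mu_i}^{\,p^{\nu_i}}\bigr)^{w_i},\qquad\nu_i\le k\qquad(i\le f).
\]
Continue with $c_{f+1},\dots,c_m\in K$ so that $|H_i:H_{i-1}|=p$ and $H_m=K$. The picture is
\[
K'=H'\ \le\ H\underset{c_1,\dots,c_f}{\ \le\ }\hat H\underset{c_{f+1},\dots,c_m}{\ \le\ }K\underset{y_1,\dots,y_l}{\ \le\ }G .
\]
Every element of $G$ has a unique normal form $h\,c_1^{e_1}\cdots c_m^{e_m}y_1^{\epsilon_1}\cdots y_l^{\epsilon_l}$ with $h\in H$ and exponents in $[0,p)$, and each subgroup $H_i$ or $G_i$ consists of the elements whose later exponents vanish.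

\emph{The data.} To $G$ we attach the following.
\begin{itemize}
\item[(D1)] The numbers $l,\sigma,m,f$ and all $\mu_i,\nu_i,w_i$ (the last as exponent vectors).
\item[(D2)] The isomorphism type of $(H;s_1,\dots,s_\sigma)$. For each type we fix once and for all a representative, a word in its marked generators for each of its elements, and at most $k$ generators of its derived subgroup. We identify $H$ with the representative by the unique isomorphism that matches the marked generators, and elements of $H$ are recorded as elements of the representative.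
\item[(D3)] The elements $s_\mu^{c_j}\in H$ for $j\le m$.
\item[(D4)] The images under each $y_i$ of the fixed generators of $H'=K'$.
\item[(D5)] The normal forms of $s_\mu^{y_i^{\pm1}}$ and $c_j^{y_i^{\pm1}}$ in $K$.
\item[(D6)] The normal forms of $c_j^p\in H_{j-1}$.
\item[(D7)] The normal forms of $y_i^p$ and $y_j^{y_i}$ $(j<i)$ in $G_{i-1}$.
\end{itemize}
There are at most $(k+1)^4\bigl((k+1)^2p^l\bigr)^k=p^{O(k^2)}$ possibilities for (D1), and $p^{O((\sigma+1)k^2)}$ for (D2) by Lemma~\ref{lem:fewgen}. Items (D3)--(D7) consist of at most $\sigma k+lk+2(\sigma+k)l+k+l^2$ elements, each with at most $p^k$ possibilities. Since $\sigma\le k$, the number of possible data is $p^{O((\sigma+l+1)k^2)}=p^{O(k^{11/4})}$.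

\emph{The commutators $[c_i,c_j]$ with $i\le f$.} Let $G$ and $G^*$ have the same data, denote the chosen elements of $G^*$ by stars, and identify $H=H^*$ via $s_\mu\mapsto s_\mu^*$. By (D3), $c_j$ and $c_j^*$ induce the same automorphism of $H$. For every word $v$ in the $y_i^{\pm1}$ the element $c_j^v$ is given in both groups by the same word in the $s$'s and $c$'s. This follows by induction on the length of $v$: to conjugate a word by one more letter $y_i^{\pm1}$, replace each $s_\mu$ and $c_j$ by the normal form in (D5), written with the fixed words of (D2). Hence $c_j^v$ acts on $H$ in the same way in both groups. For $i\le f$ and $j\le m$,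
\[
[c_i,c_j]=\bigl[s_{\mu_i}^{\,p^{\nu_i}},\,c_j^{\,w_i^{-1}}\bigr]^{w_i}.
\]
The inner commutator is $h^{-1}h^{c}$ with $h=s_{\mu_i}^{p^{\nu_i}}\in H$ and $c=c_j^{w_i^{-1}}$, so it is the same element of $H$ in both groups, and it lies in $K'=H'$. By (D4), $w_i$ acts on $H'$ in the same way in both groups. So $[c_i,c_j]$ is the same element of $H'$ in both groups. This is where $K'=H'$ is used.

\emph{The data determine $\hat H$, $R$ and the outer action.} Consider the group presented by the multiplication table of $H$, generators $c_1,\dots,c_f$, and the relations giving $s_\mu^{c_i}\in H$, $[c_i,c_j]\in H$ and $c_i^p\in H_{i-1}$ for $i,j\le f$. Since $c_j^{c_i}=c_j[c_j,c_i]$, Lemma~\ref{lem:order} bounds its order by $|H|p^f$, so it is isomorphic to $\hat H$, and equally to $\hat H^*$. Thus there is an isomorphism $\theta:\hat H\to\hat H^*$ with $s_\mu\mapsto s_\mu^*$ and $c_i\mapsto c_i^*$; it preserves normal forms. It carries the action of $c_j$ $(j\le m)$ on $\hat H$ to that of $c_j^*$: on the generators $s_\mu$ by (D3), and on the generators $c_i$ $(i\le f)$ because $c_i^{c_j}=c_i[c_i,c_j]$.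 It carries the action of $y_i$ to that of $y_i^*$ by (D5).

Next, $R=G/\hat H$ is generated by the images $\bar c_j$ $(j>f)$ and $\bar y_i$. They satisfy $[\bar c_i,\bar c_j]=1$ and the relations for $\bar c_j^{\,p}$, $\bar c_j^{\,\bar y_i}$, $\bar y_i^{\,p}$, $\bar y_j^{\,\bar y_i}$ obtained from (D5)--(D7) by deleting $h$ and $c_1,\dots,c_f$ from the normal forms. Lemma~\ref{lem:order}, applied to the sequence $\bar c_{f+1},\dots,\bar c_m,\bar y_1,\dots,\bar y_l$, bounds the order of the presented group by $p^{m-f+l}=|R|$. So $R\cong R^*$, matching generators. Under these identifications $G$ and $G^*$ are extensions of the same $R$ by the same $\hat H$, and the homomorphisms $R\to\operatorname{Out}(\hat H)$ agree on generators. By (C5) at most $|H^2(R,Z(\hat H))|$ isomorphism types share the data of $G$.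

\emph{The case $M=\hat HZ$ with $Z=Z(G)$.} Add to the data the isomorphism type of $Z$ (a partition of an integer at most $k$; for each type fix a representative, at most $k$ generators of it, and at most $k$ generators of each of its subgroups), the subgroup $Z\cap\hat H$ of $Z$, the normal forms in $\hat H$ of its fixed generators, and the normal forms in $G/\hat H$ of the images of the fixed generators of $Z$. This multiplies the number of data by $p^{O(k^2)}$. The group $M$ is the quotient of $\hat H\times Z$ by $\{(z,z^{-1}):z\in Z\cap\hat H\}$, so $\theta$ extends to an isomorphism $M\to M^*$ mapping $Z$ to $Z^*$. It respects the actions of all $c_j$ and $y_i$, which are trivial on $Z$. The group $R=G/M$ is the quotient of $G/\hat H$ by the recorded image of $Z$, so $R\cong R^*$, matching the images of the $c_j$ and $y_i$, which generate $R$. Again (C5) applies.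
\end{proof}

\section{The order of $H^2(R,A)$}\label{sec:h2}

Fix $G$ of order $p^k$, and let $M$, $R$, $A$ be as in Proposition~\ref{prop:coding}, with either choice of $M$ for now. The group $E=KM/M$ is an abelian normal subgroup of $R$, and $B=R/E$ has order at most $p^l$. Write $|A|=p^a$ and $E=\langle x_1\rangle\times\dots\times\langle x_q\rangle$ with $x_i$ of order $p^{n_i}>1$. Let $\bar E=E/E^p\cong\mathbb F_p^q$ and $q_1=\#\{i:n_i\ge2\}$. Since $q+q_1\le\log|E|$, $a\le\log|M|$ and $|M||R|=p^k$,
\begin{equation}\label{eq:budget}
q+q_1+a\le k .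
\end{equation}

\subsection*{Layers and commutator maps}
We filter $A$ by layers on which $E$ acts trivially. The group $R$ acts on $\mathbb Z[E]$ by conjugation, and $(mu)^r=m^ru^r$ for $m\in\mathbb Z[E]$, $u\in A$, $r\in R$. Let $\mathfrak m\subset\mathbb Z[E]$ be the ideal generated by $p$ and all $x-1$, $x\in E$; it is stable under $R$. Put
\[
A_j=\{u\in A:\mathfrak m^ju=0\},\qquad\mathfrak m^0=\mathbb Z[E],
\]
so $A_0=0$. The $A_j$ are $R$-submodules and $\mathfrak mA_j\le A_{j-1}$. If $A_j\ne A$, then by (P1) $E$ fixes an element $u+A_j$ of order $p$ in $A/A_j$; then $\mathfrak mu\le A_j$, so $u\in A_{j+1}\setminus A_j$. Hence $A_J=A$ for some $J$. The layer $W_j=A_j/A_{j-1}$ is an $\mathbb F_p$-space with an action of $R$ that is trivial on $E$. Let $w_j=\dim W_j$, so $\sum_jw_j=a$. For $j\ge2$ the modules $\hat A=A_j/A_{j-2}$ and $U=W_{j-1}$ satisfy the hypotheses of Lemma~\ref{lem:twolayer} with $W=W_j$; in particular $p$ and $x-1$ induce maps $W_j\to W_{j-1}$, and the latter depend additively on the image of $x$ in $\bar E$.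

\begin{proposition}\label{prop:layers}
There are $\mathbb F_p$-spaces $\mathcal B_j$ of alternating bilinear maps $\bar E\times\bar E\to W_j$ with
\[
\log|H^2(R,A)|\le\sum_j\dim\mathcal B_j+O(k^{5/2})
\]
such that every $b\in\mathcal B_j$ has the following properties.
\begin{itemize}
\item[(i)] $b(x^r,y^r)=b(x,y)^r$ for all $r\in R$.
\item[(ii)] If $j\ge2$, then \eqref{eq:jacobi} holds in $W_{j-1}$.
\item[(iii)] If $j\ge2$ and $n_i=1$, then \eqref{eq:power} holds in $W_{j-1}$ for $x=x_i$.
\end{itemize}
\end{proposition}

\begin{proof}
Let $\mathcal I_j$ be the image of $H^2(R,A_j)\to H^2(R,W_j)$. By (C2), $|H^2(R,A_j)|\le|H^2(R,A_{j-1})|\,|\mathcal I_j|$, so $|H^2(R,A)|\le\prod_j|\mathcal I_j|$. Let $Q_j\le H^2(E,W_j)$ be the image of $\mathcal I_j$ under restriction.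

Restriction to $E$ loses little because $B$ is small. By (C4) its kernel has order at most $|H^1(B,\operatorname{Hom}(E,W_j))|\cdot|H^2(B,W_j)|$. A $1$-cocycle is determined by its values on at most $l$ generators of $B$, and $|\operatorname{Hom}(E,W_j)|=p^{qw_j}$, so the first factor is at most $p^{lqw_j}$. For the second, let $|B|=p^{l'}$ and choose $z_1,\dots,z_{l'}$ such that the groups $B_i=\langle z_1,\dots,z_i\rangle$ satisfy $B_{i-1}\lhd B_i$ with index $p$. Fix words in $z_1,\dots,z_{i-1}$ for $z_i^p$ and for $z_t^{z_i}$ $(t<i)$. In an extension $Y$ of $B$ by $W_j$, lifts $\tilde z_i$ satisfy these $l'(l'+1)/2$ relations up to elements of $W_j$. The group presented by $W_j$, the $\tilde z_i$, their action on $W_j$ and the corrected relations has order at most $|W_j||B|$ by Lemma~\ref{lem:order} and maps onto $Y$. So the corrections determine $Y$ up to equivalence, and $|H^2(B,W_j)|\le p^{w_jl(l+1)/2}$.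

Let $Q_j^0$ be the subgroup of all $\xi\in Q_j$ with $\pi_1(\xi)=\dots=\pi_q(\xi)=0$, and let $\mathcal B_j=\{b_\xi:\xi\in Q_j^0\}$. By Lemma~\ref{lem:central}, $Q_j^0$ has index at most $p^{qw_j}$ in $Q_j$, and $\xi\mapsto b_\xi$ is an isomorphism of $Q_j^0$ onto the additive group $\mathcal B_j$, which is therefore an $\mathbb F_p$-space. Altogether
\[
\log|H^2(R,A)|\le\sum_j\dim\mathcal B_j+a\Bigl(lq+\frac{l(l+1)}2+q\Bigr),
\]
and the last term is $O(k^{5/2})$ since $a,q\le k$ and $l\le\sqrt k$.

Let $b=b_\xi$ with $\xi\in Q_j^0$. The class $\xi$ is the restriction of a class in $H^2(R,W_j)$, so its extension $X$ is the preimage of $E$ in an extension of $R$ by $W_j$. Conjugating $[\tilde x,\tilde y]$ by a lift of $r\in R$ gives (i). For $j\ge2$, $\xi$ comes from a class in $H^2(R,A_j)$; restricting that class to $E$ and mapping it to $H^2(E,A_j/A_{j-2})$ gives an extension $D$ of $E$ by $\hat A=A_j/A_{j-2}$ with $D/W_{j-1}$ equivalent to $X$. Lemma~\ref{lem:twolayer} gives (ii). If $n_i=1$, then for a lift $\tilde x_i\in D$ the element $\tilde x_i^{\,p}\in\hat A$ has image $\pi_i(\xi)=0$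 in $W_j$, so $\tilde x_i^{\,p}\in W_{j-1}$, and Lemma~\ref{lem:twolayer} gives (iii).
\end{proof}

Ignoring (i)--(iii) we have $\dim\mathcal B_j\le\binom q2w_j$, and so, for either choice of $M$,
\begin{equation}\label{eq:trivial}
\log|H^2(R,A)|\le\tfrac12q^2a+O(k^{5/2}).
\end{equation}
As $q+a\le k$, the main term is at most $\frac2{27}k^3$, the exponent in Proposition~\ref{prop:higman}. So nothing has been lost in the cubic term so far, and any gain has to come from the center through (i)--(iii).

\subsection*{Using the center}
Now let $M=\hat H$. Then $A^R=Z(G)\cap\hat H$. Let $S=\Omega_1(A^R)\le A_1$ and $\zeta=\dim S$. By (P4), $\zeta\le d(Z(G))$, and by (P1) every nonzero $R$-submodule of $A$ meets $S$ nontrivially.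

Two features are absent from Example~\ref{ex:model}. First, the center controls $A^R$, whereas the bottom layer is $A_1=\Omega_1(A^E)$. The group $B$ is small for the purpose of counting, but its action can make $A_1$ much larger than $S$. Property (i) repairs this. If $\phi:A_1\to S$ is a linear projection, then $\ker\phi$ meets $S$ trivially and so contains no nonzero $R$-submodule. The values of $b\in\mathcal B_1$ span an $R$-submodule, so $b$ is determined by $\phi\circ b$: only a quotient of $W_1$ of dimension $\zeta$ matters. We shall construct such a quotient $W_j'$ of every layer. Second, an element of $W_j$ may be killed by all $x-1$ and be linked to $W_{j-1}$ only by $p$, in which case \eqref{eq:jacobi} says nothing about it. For instance, if $A=\mathbb Z/p^a$ with trivial action, all $a$ layers are of this kind. If moreover $E$ is elementary abelian, the commutator map of an extension of $E$ by $A_j$ is bilinear and so takes values in $A_1$; the higher layers carry no commutators. Property (iii) captures this: only the $q_1$ generators of order at least $p^2$ can have commutators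 in such elements, and these generators count twice in \eqref{eq:budget}.

Fix a linear map $\phi:A_1\to S$ that is the identity on $S$. Since $\mathfrak m^{j-1}A_j\le A_1$ and $\mathfrak m^{j-1}A_{j-1}=0$, we may define
\[
W_j^0=\{u+A_{j-1}\in W_j:\phi(mu)=0\text{ for all }m\in\mathfrak m^{j-1}\},\qquad W_j'=W_j/W_j^0 .
\]
For $j=1$ each $m\in\mathbb Z[E]$ acts on $A_1$ as an integer, so $W_1^0=\ker\phi$ and $\dim W_1'=\zeta$.

\begin{lemma}\label{lem:quotient}
\begin{itemize}
\item[(a)] $W_j^0$ contains no nonzero $R$-submodule of $W_j$. Hence composing with $W_j\to W_j'$ is injective on $\mathcal B_j$.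
\item[(b)] For $j\ge2$ the maps $p$ and $x-1$ $(x\in E)$ induce maps $W_j'\to W_{j-1}'$, and the intersection of the kernels of all these maps is $0$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Let $Y\le W_j^0$ be an $R$-submodule with preimage $\tilde Y$ in $A_j$. Since $\mathfrak m^{j-1}$ is stable under $R$, the subgroup $\mathfrak m^{j-1}\tilde Y$ is an $R$-submodule of $A_1$, and it lies in $\ker\phi$. So it meets $S$ trivially and is $0$. Thus $\tilde Y\le A_{j-1}$ and $Y=0$. If $b\in\mathcal B_j$ takes values in $W_j^0$, the span of its values is an $R$-submodule by Proposition~\ref{prop:layers}(i), so $b=0$.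

(b) We have $\mathfrak m^{j-1}=\mathfrak m^{j-2}p+\sum_x\mathfrak m^{j-2}(x-1)$. So for $u\in A_j$ the condition $\phi(\mathfrak m^{j-1}u)=0$ holds if and only if $\phi(\mathfrak m^{j-2}pu)=0$ and $\phi(\mathfrak m^{j-2}(x-1)u)=0$ for all $x$. In other words, $w\in W_j$ lies in $W_j^0$ if and only if $pw$ and all $(x-1)w$ lie in $W_{j-1}^0$. The forward implication is the first assertion, and the backward implication is the second.
\end{proof}

\begin{proposition}\label{prop:h2}
Let $M=\hat H$. There are integers $\zeta,\alpha,\omega\ge0$ with $\zeta\le d(Z(G))$ and $q+q_1+\zeta+\alpha+\omega\le k$ such that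
\[
\log|H^2(R,A)|\le\tfrac12q^2\zeta+\hat\kappa(q,\alpha)+\tfrac12q_1^2\omega+O(k^{5/2}).
\]
Here $q_1\le q$.
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:quotient}(a) we may replace $\mathcal B_j$ by its image $\mathcal B_j'$, a space of alternating maps $\bar E\times\bar E\to W_j'$ of the same dimension. For $j=1$ this gives $\dim\mathcal B_1\le\binom q2\zeta$.

Let $j\ge2$. By Lemma~\ref{lem:quotient}(b), the identities \eqref{eq:jacobi} and \eqref{eq:power} in Proposition~\ref{prop:layers} pass to identities in $W_{j-1}'$ for the members of $\mathcal B_j'$. Put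
\[
W_j''=\{w\in W_j':(x-1)w=0\text{ for all }x\in E\}.
\]
By Lemma~\ref{lem:quotient}(b), $p:W_j''\to W_{j-1}'$ is injective. Let $\mathcal B_j''$ be the subspace of those $b\in\mathcal B_j'$ with values in $W_j''$.

For $b\in\mathcal B_j''$ and $n_i=1$, the second term of \eqref{eq:power} vanishes, so $p\,b(x_i,y)=0$ and hence $b(x_i,y)=0$ for all $y$. So $b$ is determined by its values on the pairs $x_i,x_{i'}$ with $n_i,n_{i'}\ge2$, and $\dim\mathcal B_j''\le\binom{q_1}2\dim W_j''$.

The quotient $\mathcal B_j'/\mathcal B_j''$ embeds in the space of alternating maps $\bar E\times\bar E\to W_j'/W_j''$. The map $w\mapsto(z\mapsto(z-1)w)$ embeds $W_j'/W_j''$ in $\operatorname{Hom}(\bar E,W_{j-1}')$, and under this embedding \eqref{eq:jacobi} becomes \eqref{eq:cyclic}. By Lemma~\ref{lem:kappa}, $\dim\mathcal B_j'/\mathcal B_j''\le\sum_i\kappa_q(r_{j,i})$ with $0\le r_{j,i}\le q$ and $\sum_ir_{j,i}=\dim W_j'/W_j''$.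

Put $\alpha=\sum_{j\ge2}\dim W_j'/W_j''$ and $\omega=\sum_{j\ge2}\dim W_j''$. Then $\zeta+\alpha+\omega=\sum_j\dim W_j'\le a$, and \eqref{eq:budget} gives the constraint. Lemma~\ref{lem:ineq}(a), applied to all $r_{j,i}$ together, bounds $\sum_{j,i}\kappa_q(r_{j,i})$ by $\hat\kappa(q,\alpha)+\frac12\alpha q$, and $\alpha q\le k^2$. Proposition~\ref{prop:layers} finishes the proof.
\end{proof}

\section{Proofs of the theorems}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The bound for $\operatorname{gnu}(p^k)$ is Proposition~\ref{prop:higman}. Let $\mathcal C$ be the set of isomorphism types of groups of order $p^k$ with cyclic center, and take $M=\hat H$. In Proposition~\ref{prop:h2} we have $\zeta\le1$, so $\frac12q^2\zeta=O(k^2)$. This is the only use of the hypothesis; without it the term $\frac12q^2\zeta$ reaches $\frac2{27}k^3$, as in Proposition~\ref{prop:higman}. Put $x=q+\alpha$ and $y=q_1+\omega$, so $x+y\le k$. We have $q_1^2\omega\le q\,q_1\omega\le xy^2/4$, and with Lemma~\ref{lem:ineq}(b)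
\[
\hat\kappa(q,\alpha)+\tfrac12q_1^2\omega\le\frac{x^3}{24}+\frac{xy^2}8=\frac{x^3+3xy^2}{24}\le\frac{(x+y)^3}{24}\le\frac{k^3}{24}.
\]
By Propositions~\ref{prop:coding} and~\ref{prop:h2}, $N(p^k)\le|\mathcal C|\le p^{\frac1{24}k^3+O(k^{11/4})}$. Finally $\frac2{27}-\frac1{24}=\frac{16-9}{216}=\frac7{216}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
The upper bound is contained in Theorem~\ref{thm:main}, and the lower bound is Proposition~\ref{prop:lowerN}.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:typical}]
The statement for a smaller $\varepsilon$ implies the statement for a larger one, so let $\varepsilon<\frac13$. The middle inequality holds for every $G$ by (P2). We bound the sets $\mathcal C_1$ and $\mathcal C_2$ of isomorphism types that violate the first and the last inequality; empty sets need no bound. We use that $\frac12t^2(1-t)$ has derivative $\frac12t(2-3t)$, so that on $[0,1]$ it is strictly increasing up to $t=\frac23$, where it takes its maximum $\frac2{27}$, and strictly decreasing afterwards.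

\emph{Small rank.} For $G\in\mathcal C_1$ we have $d(Z(G))<(\frac13-\varepsilon)k$. Take $M=\hat H$. The main term in Proposition~\ref{prop:h2} is homogeneous of degree $3$, so dividing all variables by $k$ and using Proposition~\ref{prop:coding} we get $\log|\mathcal C_1|\le k^3\max_\Delta f+O(k^{11/4})$, where
\[
f=\tfrac12q^2\zeta+\hat\kappa(q,\alpha)+\tfrac12q_1^2\omega
\]
and $\Delta$ is the compact set of nonnegative real $(q,q_1,\zeta,\alpha,\omega)$ with $q_1\le q$, $q+q_1+\zeta+\alpha+\omega\le1$ and $\zeta\le\frac13-\varepsilon$. By Lemma~\ref{lem:ineq}(c) we have $\hat\kappa(q,\alpha)\le\frac12q^2\alpha$ (both sides vanish if $q\alpha=0$), and $q_1\le q$, so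
\[
f\le\tfrac12q^2(\zeta+\alpha+\omega)\le\tfrac12q^2(1-q-q_1)\le\tfrac12q^2(1-q)\le\tfrac2{27}.
\]
Suppose $f=\frac2{27}$ at a point of $\Delta$. The last two equalities give $q=\frac23$ and $q_1=0$. The first gives $\frac12q_1^2\omega=\frac12q^2\omega$ and $\hat\kappa(q,\alpha)=\frac12q^2\alpha$, so $\omega=0$, and $\alpha=0$ by Lemma~\ref{lem:ineq}(c). The second then gives $\zeta=\frac13$, which is excluded in $\Delta$. Since $f$ is continuous, $\max_\Delta f=\frac2{27}-c_1$ with $c_1=c_1(\varepsilon)>0$.

\emph{Large order.} For $G\in\mathcal C_2$ we have $\log|Z(G)|>(\frac13+\varepsilon)k$. The subgroup $\hat H$ need not contain the center, so we take $M=\hat HZ(G)$. Then $Z(G)\le Z(M)=A$, so $a>(\frac13+\varepsilon)k$, and $q\le k-a<(\frac23-\varepsilon)k$ by \eqref{eq:budget}. With $t=1-a/k\in[0,\frac23-\varepsilon)$ we get $\frac12q^2a\le\frac12t^2(1-t)k^3\le(\frac2{27}-c_2)k^3$, where $c_2=c_2(\varepsilon)>0$ is the difference between $\frac2{27}$ and the value of $\frac12t^2(1-t)$ at $t=\frac23-\varepsilon$. By Proposition~\ref{prop:coding} and \eqref{eq:trivial}, $\log|\mathcal C_2|\le(\frac2{27}-c_2)k^3+O(k^{11/4})$.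

Let $c=\frac12\min(c_1,c_2)$. By Proposition~\ref{prop:higman} the proportion of exceptional types is at most $2p^{-2ck^3+O(k^{11/4})}$. Since $p\ge2$ and the implied constant is absolute, this is at most $p^{-ck^3}$ for all $k\ge k_0$, with $k_0$ depending only on $\varepsilon$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Brown}
K. Brown, \emph{Cohomology of Groups}.

\bibitem{question}
\emph{What is known about the number of groups of order $p^k$ with $|Z|=p$, which I denote $N(p^k)$?},
\texttt{https://math.techqa.club/\allowbreak number-of-p-groups-\allowbreak with-order-p-k-\allowbreak and-z-p-1740555}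

\end{thebibliography}
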